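\title{The KKL inequality for $L_2$-influences of projections on $n$ qubits}

\begin{abstract}
We prove that every projection $T$ on $n\ge2$ qubits has a qubit whose $L_2$-influence is at least $\tau(T)(1-\tau(T))\frac{\log n}{1408\,n}$, where $\tau$ is the normalized trace. For balanced projections this is the quantum KKL conjecture at $p=2$, with constant $1/5632$. It follows from a dimension-free inequality between the total influence, the variance and the largest influence of the self-adjoint unitary $A=2T-1$. In the proof, the part of a derivative of $A$ that commutes with $A$ is handled by hypercontractivity, and the part that anticommutes with $A$ by a commutator estimate for operators of low degree. We also show that the rate $\log n/n$ is optimal and that the $L_2$-analogue of Friedgut's junta theorem is false.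
\end{abstract}

\section{Introduction}

Let $M_{2^n}=M_2(\mathbb C)^{\otimes n}$ be the algebra of observables on $n$ qubits, with normalized trace $\tau=2^{-n}\mathrm{tr}$. Put $\|X\|_p=\tau(|X|^p)^{1/p}$ for $1\le p<\infty$, where $|X|=(X^*X)^{1/2}$, and let $\|X\|_\infty$ be the operator norm. Let $\sigma_0=1$ and
\[
\sigma_1=\begin{pmatrix}0&1\\1&0\end{pmatrix},\qquad
\sigma_2=\begin{pmatrix}0&-i\\i&0\end{pmatrix},\qquad
\sigma_3=\begin{pmatrix}1&0\\0&-1\end{pmatrix}.
\]
The Pauli strings $\sigma_s=\sigma_{s_1}\otimes\dots\otimes\sigma_{s_n}$, $s\in\{0,1,2,3\}^n$, are self-adjoint unitaries and form an orthonormal basis for the inner product $\tau(X^*Y)$. So $X=\sum_s\widehat X(s)\sigma_s$ and $\|X\|_2^2=\sum_s|\widehat X(s)|^2$, and $X=X^*$ exactly when all coefficients are real. We write $\operatorname{supp}s=\{j:s_j\ne0\}$ and $|s|=|\operatorname{supp}s|$, and say that $X$ \emph{acts on} a set $S$ of qubits if $\widehat X(s)=0$ unless $\operatorname{supp}s\subset S$.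

Let $E_j(X)=\frac12 1_j\otimes\mathrm{tr}_j(X)$ be the conditional expectation that replaces the $j$-th tensor factor by its normalized partial trace, and let
\[
d_jX=X-E_jX=\sum_{s:\,s_j\ne0}\widehat X(s)\sigma_s .
\]
The \emph{$L_2$-influence} $\|d_jX\|_2^2$ is the squared distance from $X$ to the operators that do not act on qubit $j$. A projection $T$ is \emph{balanced} if $\tau(T)=\frac12$. The quantum KKL conjecture \cite{QT} asks for a lower bound on the largest influence of a balanced projection in terms of $\log n/n$. Precisely: \emph{is there an absolute constant $c>0$ such that}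
\[
\max_{1\le j\le n}\|d_jT\|_2^2\ \ge\ c\,\frac{\log n}{n}
\]
\emph{for every $n\ge2$ and every balanced projection $T\in M_{2^n}$?} Here and below $\log$ is the natural logarithm.

It is convenient to pass to $A=2T-1$, which satisfies $A=A^*$ and $A^2=1$; we call such an operator a \emph{reflection}. Throughout,
\[
I_j=\|d_jA\|_2^2=4\|d_jT\|_2^2,\qquad K=\sum_jI_j=\sum_s|s|\,\widehat A(s)^2,\qquad \varepsilon=\max_jI_j\le1,
\]
\[
V=1-\tau(A)^2=\sum_{s\ne0}\widehat A(s)^2=4\tau(T)(1-\tau(T)).
\]
The expansions give $K\ge V$ at once, so a balanced projection has $\varepsilon\ge1/n$. This bound cannot be attained for $n\ge2$. It would need $K=V=1$, so $A=\sum_jA_j$ with $A_j$ traceless and acting on qubit $j$; then $A_j^2$ is a scalar, $A^2=1$ forces $A_iA_j=0$ for $i\neq j$, and a single qubit has influence $1$. The conjecture quantifies this tension: if all influences are small, the Pauli weight must move to high degree, and $K$ must grow.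

The factor $\log n$ is the one suggested by the commutative case. Write $\mathsf X_j$ and $\mathsf Z_j$ for $\sigma_1$ and $\sigma_3$ placed on qubit $j$. A function $f:\{\pm1\}^n\to\{0,1\}$ defines a projection $T_f$, diagonal in the joint eigenbasis of the $\mathsf Z_j$. On diagonal operators $\tau$ is the uniform average and $E_j$ averages over the $j$-th bit, so $d_jT_f$ has entries $\frac12(f(x)-f(x^{\oplus j}))$, where $x^{\oplus j}$ is $x$ with bit $j$ flipped, and
\begin{equation}\label{eq:diag}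
\|d_jT_f\|_2^2=\tfrac14\operatorname{Inf}_j(f),\qquad \operatorname{Inf}_j(f)=\Pr\big(f(x)\ne f(x^{\oplus j})\big).
\end{equation}
For diagonal projections the question is thus the KKL inequality for Boolean functions. In that case $\|d_jT\|_p^p=2^{-p}\operatorname{Inf}_j(f)$, and the exponent $p$ plays no role. For a general projection $\|d_jT\|_\infty\le1$, because $0\le T,E_jT\le1$, so $\|d_jT\|_p^p\ge\|d_jT\|_2^2$ for $p<2$: among these exponents the lower bound at $p=2$ is the strongest. According to \cite{QT}, current techniques yield dimension-free KKL-type results for $L_p$-influences with $p<2$, but not at $p=2$.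

We prove the conjecture through a dimension-free inequality.

\begin{theorem}\label{thm:main}
Let $A\in M_{2^n}$ be a reflection with $V>0$. Then
\[
K\ \ge\ \frac1{704}\,V\log\frac1\varepsilon .
\]
\end{theorem}

\begin{corollary}[quantum KKL]\label{cor:kkl}
For every $n\ge2$ and every projection $T\in M_{2^n}$,
\[
\max_j\|d_jT\|_2^2\ \ge\ \frac{\tau(T)(1-\tau(T))}{1408}\,\frac{\log n}{n}.
\]
If $T$ is balanced, then $\max_j\|d_jT\|_2^2\ge\frac1{5632}\frac{\log n}n$, so the conjecture holds with $c=1/5632$.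
\end{corollary}

\begin{proof}
Since $\max_j\|d_jT\|_2^2=\varepsilon/4$, the claim is $\varepsilon\ge\frac{V\log n}{1408\,n}$, which is trivial if $V=0$. If $\varepsilon\ge n^{-1/2}$, it follows from $\log n\le\sqrt n$ and $V\le1$. Otherwise $\log(1/\varepsilon)\ge\frac12\log n$, and Theorem~\ref{thm:main} gives $n\varepsilon\ge K\ge\frac V{1408}\log n$.
\end{proof}

Friedgut's junta theorem says that a Boolean function agrees, outside a set of measure $\eta$, with a function of a number of coordinates that is bounded in terms of $\eta$ and the total influence alone. The next theorem shows that the rate in Corollary~\ref{cor:kkl} is optimal up to the constant, and that the maximum over all qubits cannot be relaxed to a junta-type statement for $L_2$-influences.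

\begin{theorem}\label{thm:sharp}
\textup{(a)} For every $n\ge2$ there is a balanced projection $T\in M_{2^n}$ with $\max_j\|d_jT\|_2^2\le2(1+\log_2n)/n$.

\textup{(b)} For every $n\ge1$ there is a balanced projection $T$ on $n+1$ qubits such that $A=2T-1$ has $K\le2$ and $\|A-Q\|_2^2\ge0.29$ for every $Q$ acting on at most $n/2$ qubits. Hence the $L_2$-analogue of Friedgut's junta theorem is false.
\end{theorem}

Section~\ref{sec:rot} recalls the commutative argument and shows on the example of part (b) why it breaks down. Section~\ref{sec:comm} contains the two estimates that replace it; they suffice when $A$ has low degree. Section~\ref{sec:trunc} removes that assumption, Section~\ref{sec:scale} chooses the parameters, and Section~\ref{sec:tribes} proves part (a).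

\section{Pauli components, the semigroup and hypercontractivity}\label{sec:tools}

We use H\"older's inequality $\|XY\|_r\le\|X\|_p\|Y\|_q$ for $\frac1r=\frac1p+\frac1q$, the bound $|\tau(X)|\le\|X\|_1$, and the invariance of all norms under multiplication by unitaries. We write $[X,Y]=XY-YX$ and $\{X,Y\}=XY+YX$. An operator $X$ has \emph{degree} $\le d$ if $\widehat X(s)=0$ for $|s|>d$, and $X_{\le d}=\sum_{|s|\le d}\widehat X(s)\sigma_s$.

Let $\sigma_a^{(j)}$ be $\sigma_a$ placed on qubit $j$. Each of $\sigma_1,\sigma_2,\sigma_3$ commutes with two of the four matrices $\sigma_a$ and anticommutes with the other two, so $E_jX=\frac14\sum_{a=0}^3\sigma_a^{(j)}X\sigma_a^{(j)}$. Thus $E_j$ is an average of unitary conjugations, and $E_j(YXY')=YE_j(X)Y'$ if $Y,Y'$ do not act on qubit $j$. Any average of unitary conjugations $\Phi(X)=\sum_i\lambda_iU_i^*XU_i$ is unital, positive and contractive in operator norm, and satisfies the Kadison--Schwarz inequality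
\begin{equation}\label{eq:ks}
\Phi(X^2)-\Phi(X)^2=\sum_i\lambda_i\big(U_i^*XU_i-\Phi(X)\big)^2\ge0\qquad(X=X^*).
\end{equation}

The letter $\iota$ denotes a pair $(j,a)$ with $1\le j\le n$ and $a\in\{1,2,3\}$. Put
\[
\partial_\iota X=E_j(\sigma_a^{(j)}X)=\sum_{s:\,s_j=a}\widehat X(s)\sigma_{s\setminus j},
\]
where $s\setminus j$ is $s$ with $s_j$ replaced by $0$. These are the components of $d_jX$:
\begin{equation}\label{eq:decomp}
X=E_jX+\sum_{a=1}^3\sigma_a^{(j)}\,\partial_{(j,a)}X ,
\end{equation}
where $E_jX$ and the $\partial_{(j,a)}X$ do not act on qubit $j$, and such a decomposition is unique. The map $\partial_\iota$ preserves self-adjointness and $\|\partial_\iota X\|_\infty\le\|X\|_\infty$. For the reflection $A$ we write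
\[
B_\iota=\partial_\iota A,\qquad\text{so that}\qquad\|B_\iota\|_\infty\le1,\qquad\sum_{a}\|B_{(j,a)}\|_2^2=I_j,\qquad\sum_\iota\|B_\iota\|_2^2=K .
\]

Let $L=\sum_jd_j$, so $L\sigma_s=|s|\sigma_s$, and let $P_t=e^{-tL}=\prod_j\big(e^{-t}\mathrm{id}+(1-e^{-t})E_j\big)$ for $t\ge0$. The product formula shows that $P_t$ is an average of unitary conjugations, and $|s\setminus j|=|s|-1$ for $s_j\neq0$ gives $\partial_\iota P_t=e^{-t}P_t\partial_\iota$. The one result that we quote is hypercontractivity \cite{MO,King}: if $X=X^*$, $p\ge2$ and $e^{2t}=p-1$, then $\|P_tX\|_p\le\|X\|_2$. Applied to $\sum_se^{t|s|}\widehat X(s)\sigma_s$ it gives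
\begin{equation}\label{eq:hyper}
\|X\|_p\le(p-1)^{d/2}\|X\|_2\qquad(X=X^*\text{ of degree}\le d,\ p\ge2).
\end{equation}

Finally, if $V>0$, the numbers $\widehat A(s)^2/V$ define a probability measure $\mathbb P$ on $\{s\ne0\}$, under which $|s|$ has mean $H=K/V\ge1$. Theorem~\ref{thm:main} says that $\log(1/\varepsilon)\le704H$, and Markov's inequality gives
\begin{equation}\label{eq:markov}
\mathbb P(1\le|s|\le2H)\ge\tfrac12 .
\end{equation}
So the theorem follows if small influences force the weight at degrees up to $2H$ to be small.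

\section{The commutative argument and a controlled rotation}\label{sec:rot}

Suppose first that $A$ is diagonal. Only the components $B_j=B_{(j,3)}$ are nonzero, and they have eigenvalues $0,\pm1$. So $B_j$ is \emph{sparse}: $\|B_j\|_{4/3}=I_j^{3/4}$, much less than $\|B_j\|_2=I_j^{1/2}$. A sparse operator has little correlation with an operator of low degree. For $C_j=(B_j)_{\le d}$, H\"older's inequality and \eqref{eq:hyper} give $\|C_j\|_2^2=\tau(B_jC_j)\le I_j^{3/4}3^{d/2}\|C_j\|_2$, and hence
\[
\sum_{|s|\le d+1}|s|\,\widehat A(s)^2=\sum_j\|C_j\|_2^2\le3^d\sum_jI_j^{3/2}\le3^d\varepsilon^{1/2}K .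
\]
With $d=\lfloor2H\rfloor$ the left side is at least $V/2$ by \eqref{eq:markov}, so $\varepsilon^{-1/2}\le2H\,9^H$ and $\log(1/\varepsilon)\le6H$.

Sparsity is the only place where $A^2=1$ entered, and it fails for noncommuting reflections. On qubits $0,1,\dots,n$ let
\[
\theta=n^{-1/2},\qquad\phi=\theta\sum_{j=1}^n\mathsf Z_j,\qquad A=\cos(\phi)\,\mathsf Z_0+\sin(\phi)\,\mathsf X_0 .
\]
Since $\phi$ commutes with $\mathsf Z_0,\mathsf X_0$ and $\{\mathsf Z_0,\mathsf X_0\}=0$, we have $A^2=\cos^2\phi+\sin^2\phi=1$. Also $E_0A=0$, so $\tau(A)=0$ and $I_0=1$. Fix $j\ge1$ and let $\psi=\phi-\theta\mathsf Z_j$, which does not act on qubit $j$. From $e^{i\phi}=e^{i\psi}(\cos\theta+i\sin\theta\,\mathsf Z_j)$ we get $A=\cos\theta\,U+\sin\theta\,\mathsf Z_jW$ with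
\[
U=\cos(\psi)\mathsf Z_0+\sin(\psi)\mathsf X_0,\qquad W=-\sin(\psi)\mathsf Z_0+\cos(\psi)\mathsf X_0,
\]
and $U^2=W^2=1$, $\{U,W\}=0$. The only nonzero component at qubit $j$ is $B=\sin\theta\,W$, a multiple of a unitary. Hence
\begin{equation}\label{eq:rot}
I_j=\sin^2\theta\le\frac1n,\qquad\|B\|_p=I_j^{1/2}\ \text{ for all }p,\qquad AB+BA=2I_j\,\mathsf Z_j .
\end{equation}
The derivative is as far from sparse as possible; instead it almost anticommutes with $A$.

\begin{proof}[Proof of Theorem~\ref{thm:sharp}(b)]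
The projection $T=(1+A)/2$ is balanced, and $K\le1+n\cdot\frac1n=2$. Let $Q$ act on at most $n/2$ qubits, let $S$ be this set together with qubit $0$, and let $S^c$ be its complement, so $S^c\subset\{1,\dots,n\}$ and $|S^c|\ge n/2$. The map $E=\prod_{j\in S^c}E_j$ is the orthogonal projection onto the operators acting on $S$, so $\|A-Q\|_2^2\ge\|A-EA\|_2^2=1-\|EA\|_2^2$. Now $e^{i\phi}=\prod_{j=1}^n(\cos\theta+i\sin\theta\,\mathsf Z_j)$, so $E(e^{i\phi})=(\cos\theta)^{|S^c|}e^{i\phi_S}$ with $\phi_S=\theta\sum_{j\in S\setminus\{0\}}\mathsf Z_j$. Taking real and imaginary parts, $EA=(\cos\theta)^{|S^c|}\big(\cos(\phi_S)\mathsf Z_0+\sin(\phi_S)\mathsf X_0\big)$ is a multiple of a reflection. By concavity $\sin\theta\ge\theta\sin1$ on $[0,1]$, so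
\[
\|EA\|_2^2=(1-\sin^2\theta)^{|S^c|}\le e^{-\frac n2\sin^2\theta}\le e^{-\frac12\sin^21}<0.71.\qedhere
\]
\end{proof}

\begin{remark}\label{rem:hyp}
The example locates two hypotheses of Theorem~\ref{thm:main}. First, the maximum must run over all qubits: here $V=1$, $K\le2$, and all influences but one are at most $1/n$. Second, $A^2=1$ cannot be weakened to $\|A\|_\infty\le1$: the traceless contraction $\sin\phi$ has $d_j\sin\phi=\sin\theta\cos(\psi)\mathsf Z_j$, so its influences are at most $1/n$, while $\tau(\sin^2\phi)=\frac12(1-\cos^n(2\theta))\to\frac12(1-e^{-2})$. One extra qubit completes this contraction to a reflection, at the price of one large influence.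
\end{remark}

\section{Anticommutators and commutators}\label{sec:comm}

For a reflection $A$, any $B$ splits into $\frac12(B+ABA)$, which commutes with $A$, and $\frac12(B-ABA)$, which anticommutes with $A$. Put
\[
R_\iota=AB_\iota+B_\iota A,\qquad\text{so that}\qquad R_\iota A=B_\iota+AB_\iota A .
\]
For diagonal $A$ we have $|R_\iota|=2|B_\iota|$, and in \eqref{eq:rot} the operator $R_\iota$ is of order $I_j$. In general sparsity survives for the commuting part.

\begin{lemma}\label{lem:anti}
For $\iota=(j,a)$, $\ \|R_\iota\|_{4/3}\le8I_j^{3/4}$ and $\|R_\iota\|_1\le8I_j$.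
\end{lemma}

\begin{proof}
Write \eqref{eq:decomp} as $A=B_0+\sum_{b=1}^3\sigma_b^{(j)}B_b$ with $B_0=E_jA$ and $B_b=B_{(j,b)}$. Then $R_\iota=\{B_0,B_a\}+\sum_{b'=1}^3\sigma_{b'}^{(j)}\{B_{b'},B_a\}$. The first term contains only one small factor, and $A^2=1$ removes this defect. Let $(a,b,c)$ be a cyclic permutation of $(1,2,3)$, so $\sigma_b\sigma_c=i\sigma_a=-\sigma_c\sigma_b$. The $\sigma_a^{(j)}$-component of $A^2$ is $\{B_0,B_a\}+i[B_b,B_c]$, and it vanishes. Therefore
\[
R_\iota=-i[B_b,B_c]+\sum_{b'=1}^3\sigma_{b'}^{(j)}\{B_{b'},B_a\}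
\]
is a sum of $2+6=8$ terms, each a unitary times a product $BB'$ with $B,B'\in\{B_1,B_2,B_3\}$. Since $\|B'\|_4^4\le\|B'\|_\infty^2\|B'\|_2^2\le I_j$, we have $\|BB'\|_{4/3}\le\|B\|_2\|B'\|_4\le I_j^{1/2}I_j^{1/4}$, and $\|BB'\|_1\le\|B\|_2\|B'\|_2\le I_j$.
\end{proof}

The anticommuting part of $B_\iota$ is orthogonal to every operator that commutes with $A$. The quantitative form is the identity
\begin{equation}\label{eq:key}
2\tau(B_\iota C)=\tau(R_\iota AC)+\tau\big(B_\iota[C,A]A\big),
\end{equation}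
valid for every $C$: the two terms on the right are $\tau(B_\iota C)\pm\tau(AB_\iota AC)$. The first term is controlled as in the commutative case. For the second we need to know that \emph{operators of low degree almost commute with $A$ when all influences are small}. We look at the two smallest degrees.

\emph{Degree $0$.} For $C=1$ the commutator vanishes, so $|\tau(B_\iota)|\le4I_j$. The numbers $\tau(B_\iota)=\tau(\sigma_a^{(j)}A)$ are the coefficients of degree one, and $\sum_{|s|=1}\widehat A(s)^2\le48\,\varepsilon K$.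

\emph{Degree $1$.} Let $C=\tau(C)1+\sum_jC_j$ be self-adjoint, with $C_j$ traceless and acting on qubit $j$; then $C_j^2$ is a scalar and $\|C_j\|_\infty=\|C_j\|_2$. Let $G$ have degree $\le D$ and $\|d_jG\|_2^2\le\varepsilon$ for all $j$. We have $[C_j,G]=[C_j,d_jG]$, of norm at most $2\sqrt\varepsilon\|C_j\|_2$. The triangle inequality over $j$ would cost a factor $\sqrt n$. But $[\sigma_b^{(j)},\sigma_u]$ is $0$ or a multiple of a string with the same support as $u$, and this support contains $j$. So a given string occurs in at most $D$ of the operators $[C_j,G]$, and Cauchy--Schwarz on each coefficient gives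
\begin{equation}\label{eq:deg1}
\|[C,G]\|_2^2\le D\sum_j\|[C_j,G]\|_2^2\le4D\varepsilon\|C\|_2^2 .
\end{equation}
If $A$ itself has degree $\le D$, take $G=A$ and $C=(B_\iota)_{\le1}$ in \eqref{eq:key}. Lemma~\ref{lem:anti}, \eqref{eq:hyper} and \eqref{eq:deg1} give $\|C\|_2\le4\sqrt3\,I_j^{3/4}+\sqrt{D\varepsilon}\,\|B_\iota\|_2$, and after squaring and summing over $\iota$,
\[
\sum_{|s|\le2}|s|\,\widehat A(s)^2\le(288\,\varepsilon^{1/2}+2D\varepsilon)K .
\]
This computation is the whole proof in miniature, and it shows two features of the commutator bound. It uses the influences of all qubits on which $C$ acts, not only that of qubit $j$; in the rotation example $[\mathsf Z_0,A]=2i\sin(\phi)\sigma_2^{(0)}$ is not small. And the degree of $G$ cannot be dropped: for $C=n^{-1/2}\sum_j\mathsf Z_j$ and $G=|e_+\rangle\langle e_-|+|e_-\rangle\langle e_+|$, where $e_\pm$ are unit vectors with $\mathsf Z_je_\pm=\pm e_\pm$ for all $j$, one has $d_jG=G$ and $\|[C,G]\|_2=2\sqrt n\,\|G\|_2$, which is equality in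 \eqref{eq:deg1} with $D=n$.

For higher degree, $C$ and $G$ can fail to commute on several qubits at once, and the coefficient of $\sigma_b^{(j)}$ in $C$ is an operator, which we bound by hypercontractivity. It will be essential that the loss is exponential in the small degree $d$ only.

\begin{lemma}\label{lem:comm}
Let $1\le d\le D$ be integers. Let $C=C^*$ have degree $\le d$, and let $G=G^*$ have degree $\le D$ and $\|d_jG\|_2^2\le\varepsilon$ for all $j$. Then
\[
\|[C,G]\|_2\le(100D/d)^d\sqrt\varepsilon\,\|C\|_2 .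
\]
\end{lemma}

\begin{proof}
\emph{Expansion.} Let $\mathcal N(s,u)=\{j:s_j\neq0,\ u_j\ne0,\ s_j\ne u_j\}$ be the set of qubits where the factors anticommute, so $\sigma_u\sigma_s=(-1)^{|\mathcal N(s,u)|}\sigma_s\sigma_u$. The parity of $|\mathcal N|$ is a global condition on $(s,u)$; we localize it by $(-1)^{|\mathcal N|}=(1-2)^{|\mathcal N|}=\sum_{J\subset\mathcal N}(-2)^{|J|}$. This gives $GC=\sum_J(-2)^{|J|}e_J$ with
\[
e_J=\sum_{(s,u):\,J\subset\mathcal N(s,u)}\widehat C(s)\widehat G(u)\,\sigma_s\sigma_u .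
\]
Here $e_\emptyset=CG$, and $e_J=0$ for $|J|>d$, so $[C,G]=-\sum_{1\le|J|\le d}(-2)^{|J|}e_J$. The condition $J\subset\mathcal N(s,u)$ involves only the entries in $J$, so $e_J$ factors. For $b\in\{1,2,3\}^J$ let $\sigma_b^{(J)}=\prod_{j\in J}\sigma_{b_j}^{(j)}$ and $\partial_{J,b}X=\sum_{s:\,s|_J=b}\widehat X(s)\sigma_{s\setminus J}$, where $s\setminus J$ is $s$ with the entries in $J$ replaced by $0$. The map $\partial_{J,b}$ preserves self-adjointness and does not raise the degree, and
\[
e_J=\sum_{b,c\in\{1,2,3\}^J,\ b_j\ne c_j\ \forall j\in J}\sigma_b^{(J)}\sigma_c^{(J)}\;\partial_{J,b}C\;\partial_{J,c}G .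
\]

\emph{Size of $e_J$ for $J\ne\emptyset$.} Since $G$ has the larger degree, we give it an exponent close to $2$. Put $\eta=d/D\le1$, $q=2+\eta$, $p=2+4/\eta$, so $\frac1p+\frac1q=\frac12$. By H\"older and \eqref{eq:hyper}, each summand has $L_2$-norm at most $\kappa\|\partial_{J,b}C\|_2\|\partial_{J,c}G\|_2$, where
\[
\kappa=(1+4/\eta)^{d/2}(1+\eta)^{D/2}\le(5D/d)^{d/2}e^{d/2}.
\]
For any $j\in J$, $\sum_c\|\partial_{J,c}G\|_2^2=\sum_{\operatorname{supp}u\supset J}\widehat G(u)^2\le\|d_jG\|_2^2\le\varepsilon$. Cauchy--Schwarz over the $3^{|J|}$ values of $b$ and of $c$ gives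
\[
\|e_J\|_2^2\le\kappa^2\Big(\sum_b\|\partial_{J,b}C\|_2\Big)^2\Big(\sum_c\|\partial_{J,c}G\|_2\Big)^2\le9^{|J|}\kappa^2\varepsilon\sum_{\operatorname{supp}s\supset J}\widehat C(s)^2 .
\]

\emph{Summation over $J$.} If $J\subset\mathcal N(s,u)$, then $\sigma_s\sigma_u$ is a multiple of a string $\sigma_v$ with $J\subset\operatorname{supp}v$ and $|v|\le d+D\le2D$. So each $v$ occurs in at most $\binom{2D}l$ of the $e_J$ with $|J|=l$, and as in \eqref{eq:deg1},
\[
\Big\|\sum_{|J|=l}e_J\Big\|_2^2\le\binom{2D}l\sum_{|J|=l}\|e_J\|_2^2\le\binom{2D}l9^l\kappa^2\varepsilon\sum_s\binom{|s|}l\widehat C(s)^2\le\binom{2D}l\binom dl9^l\kappa^2\varepsilon\|C\|_2^2 .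
\]
For $l\le d\le D$ we have $\binom{2D}l\le\binom{2D}d\le(2eD/d)^d$ and $\binom dl\le2^d$, and $\sum_{l=1}^d2^l3^l\le\frac65 6^d$. Hence
\[
\|[C,G]\|_2\le\tfrac65\,6^d\,2^{d/2}\Big(\frac{2eD}d\Big)^{d/2}\Big(\frac{5eD}d\Big)^{d/2}\sqrt\varepsilon\,\|C\|_2=\tfrac65(720e^2)^{d/2}\Big(\frac Dd\Big)^d\sqrt\varepsilon\,\|C\|_2 ,
\]
and $(720e^2)^{1/2}<73$, $\frac65\cdot73<100$.
\end{proof}

\begin{example}\label{ex:lowdeg}
Let $A$ be a nonscalar reflection of degree $\le D$. Take $C=B_\iota$ in \eqref{eq:key}, use Lemma~\ref{lem:comm} with $d=D$, and sum over $\iota$: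
\[
2K\le\sum_\iota8I_j^{3/4}3^{D/2}I_j^{1/2}+100^D\sqrt\varepsilon\,K\le25\cdot100^D\varepsilon^{1/4}K .
\]
So $\log(1/\varepsilon)=O(D)$. Theorem~\ref{thm:main} replaces the largest degree $D$ by the mean degree $H$.
\end{example}

\section{Reflections of arbitrary degree}\label{sec:trunc}

To use Lemma~\ref{lem:comm} in general we must replace $A$ by $G=A_{\le D}$. The error $A-G$ is small only in $L_2$, and $B_\iota$ is small only in $L_2$, so in a trace containing both, the test operators $C_\iota$ must be bounded in operator norm. A bound $\|C_\iota\|_\infty\le1$ for each $\iota$ is not enough, since it leaves the sum $\sum_\iota\|B_\iota\|_2$, which may be of order $\sqrt{nK}$. What is needed is a bound on $\sum_\iota C_\iota^2$, and the semigroup provides it. Fix $k>0$ and let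
\[
C_\iota=\partial_\iota P_{1/k}A=\sum_{s:\,s_j=a}e^{-|s|/k}\widehat A(s)\sigma_{s\setminus j},\qquad N(k)=\sum_\iota\tau(B_\iota C_\iota)=\sum_s|s|e^{-|s|/k}\widehat A(s)^2 .
\]
Thus $C_\iota$ is a smooth truncation of $B_\iota$ at degree about $k$, and $N(k)$ is the part of $K$ carried by degrees up to about $k$.

\begin{lemma}\label{lem:grad}
$\sum_\iota C_\iota^2\le k\cdot1$.
\end{lemma}

\begin{proof}
For $X=X^*$ let $\Gamma(X)=L(X)X+XL(X)-L(X^2)$. Fix $j$ and write $X=X_0+Y$ with $X_0=E_jX$, $Y=d_jX$. Since $E_j(X_0Y)=X_0E_j(Y)=0$ and likewise $E_j(YX_0)=0$, we have $d_j(X^2)=X_0Y+YX_0+Y^2-E_j(Y^2)$, while $YX+XY=X_0Y+YX_0+2Y^2$. The difference is $Y^2+E_j(Y^2)\ge E_j(Y^2)$. By \eqref{eq:decomp} and $E_j(\sigma_a^{(j)}\sigma_b^{(j)})=\delta_{ab}1$, $E_j(Y^2)=\sum_a(\partial_{(j,a)}X)^2$. Summing over $j$ gives $\Gamma(X)\ge\sum_\iota(\partial_\iota X)^2$.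

Let $t=1/k$, $0\le r\le t$ and $X_r=P_{t-r}A$. Then $C_\iota=\partial_\iota P_rX_r=e^{-r}P_r\partial_\iota X_r$, so \eqref{eq:ks} and positivity of $P_r$ give
\[
e^{2r}\sum_\iota C_\iota^2=\sum_\iota(P_r\partial_\iota X_r)^2\le P_r\Big(\sum_\iota(\partial_\iota X_r)^2\Big)\le P_r\Gamma(X_r).
\]
Since $\frac d{dr}X_r=LX_r$ and $\frac d{dr}P_r=-P_rL$, the right side equals $\frac d{dr}P_r(X_r^2)$. Integrating over $[0,t]$ and using $e^{2r}\ge1$, we get $t\sum_\iota C_\iota^2\le P_t(A^2)-(P_tA)^2\le1$.
\end{proof}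

The lemma lets us change a factor in $\sum_\iota\tau(XB_\iota YC_\iota)$ at the cost of its $L_2$-error, provided the other factor is bounded.

\begin{lemma}\label{lem:swap}
For $X,Y\in M_{2^n}$,
\[
\Big|\sum_\iota\tau(XB_\iota YC_\iota)\Big|\le\sqrt{Kk}\,\min\big(\|X\|_2\|Y\|_\infty,\ \|X\|_\infty\|Y\|_2\big).
\]
\end{lemma}

\begin{proof}
By Lemma~\ref{lem:grad}, $\sum_\iota\|C_\iota X\|_2^2=\tau(X^*\sum_\iota C_\iota^2X)\le k\|X\|_2^2$ and $\sum_\iota\|YC_\iota\|_2^2=\tau(Y\sum_\iota C_\iota^2Y^*)\le k\|Y\|_2^2$. Also $\sum_\iota\|B_\iota Y\|_2^2\le K\|Y\|_\infty^2$ and $\sum_\iota\|XB_\iota\|_2^2\le K\|X\|_\infty^2$. Apply Cauchy--Schwarz to $\sum_\iota\tau(B_\iota Y\cdot C_\iota X)$ for the first bound and to $\sum_\iota\tau(XB_\iota\cdot YC_\iota)$ for the second.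
\end{proof}

\begin{proposition}\label{prop:N}
For all $k>0$ and integers $1\le d\le D$,
\[
2N(k)\le K\Big[13\sqrt{k/D}+10e^{-d/k}+26\,(100D/d)^d\,\varepsilon^{1/4}\Big].
\]
\end{proposition}

\begin{proof}
Put $N=N(k)$, $\mu=K/D$, $\delta=e^{-d/k}$ and $\Theta=(100D/d)^d\sqrt\varepsilon$.

\emph{Truncating $A$.} Let $G=A_{\le D}$. Then $\|A-G\|_2^2=\sum_{|s|>D}\widehat A(s)^2\le\mu$ and $\|d_jG\|_2^2\le I_j\le\varepsilon$. We have no dimension-free bound of constant size on $\|G\|_\infty$, so we cut its spectrum: let $F$ be the spectral projection of $G$ for $[-2,2]$, $F^c=1-F$, and $\widetilde A=GF=FG$, so $\|\widetilde A\|_\infty\le2$ and $F\widetilde A=\widetilde A$. Little is cut, because $A$ is unitary: $\|GF^c\|_2\ge2\|F^c\|_2$ and $\|AF^c\|_2=\|F^c\|_2$, so $\|F^c\|_2\le\|(G-A)F^c\|_2\le\sqrt\mu$. From $A-\widetilde A=(A-G)F+AF^c$ and $1-\widetilde A^2=A(A-\widetilde A)+(A-\widetilde A)\widetilde A$ we get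
\begin{equation}\label{eq:Atrunc}
\|F^c\|_2\le\sqrt\mu,\qquad\|A-\widetilde A\|_2\le2\sqrt\mu,\qquad\|1-\widetilde A^2\|_2\le6\sqrt\mu .
\end{equation}

\emph{Truncating $C_\iota$.} Lemmas~\ref{lem:anti} and \ref{lem:comm} are useful against test operators of low degree, while Lemma~\ref{lem:swap} holds for $C_\iota$. So write $C_\iota=C'_\iota+C''_\iota$ with $C'_\iota=(C_\iota)_{\le d}$. Then $\|C'_\iota\|_2\le\|B_\iota\|_2$ and $\sum_\iota\|C''_\iota\|_2^2=\sum_{|s|\ge d+2}|s|e^{-2|s|/k}\widehat A(s)^2\le\delta^2K$, so by Cauchy--Schwarz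
\begin{equation}\label{eq:Ctrunc}
\sum_\iota\|B_\iota\|_2\|C'_\iota\|_2\le K,\qquad\sum_\iota\|B_\iota\|_2\|C''_\iota\|_2\le\delta K .
\end{equation}

\emph{The chain.} We imitate \eqref{eq:key} by showing $N\approx S_1\approx S_2\approx S_3\approx-N$, where
\[
S_1=\sum_\iota\tau(\widetilde AB_\iota FC_\iota\widetilde A),\qquad S_2=\sum_\iota\tau(\widetilde AB_\iota\widetilde AC_\iota),\qquad S_3=\sum_\iota\tau(AB_\iota AC_\iota).
\]
The projection $F$ is inserted in $S_1$ because Lemma~\ref{lem:comm} applies to $G$ and not to $\widetilde A$, and for every $C$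
\begin{equation}\label{eq:compress}
FC\widetilde A-\widetilde ACF=F[C,G]F :
\end{equation}
between two copies of $F$, the bounded operator $\widetilde A$ inherits the commutator of $G$.

\emph{From $N$ to $S_1$.} Since $S_1=\sum_\iota\tau(\widetilde A^2B_\iota FC_\iota)$,
\[
N-S_1=\sum_\iota\tau(B_\iota F^cC_\iota)+\sum_\iota\tau\big((1-\widetilde A^2)B_\iota FC_\iota\big),
\]
and Lemma~\ref{lem:swap} with \eqref{eq:Atrunc} gives $|N-S_1|\le(1+6)\sqrt{\mu Kk}$.

\emph{From $S_1$ to $S_2$.} By cyclicity and $F\widetilde A=\widetilde A$, $\tau(\widetilde AB_\iota\widetilde AC_\iota)=\tau(\widetilde AB_\iota\widetilde AC_\iota F)$. Hence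
\[
|S_1-S_2|=\Big|\sum_\iota\tau\big(\widetilde AB_\iota(FC_\iota\widetilde A-\widetilde AC_\iota F)\big)\Big|\le2\sum_\iota\|B_\iota\|_2\,\|FC_\iota\widetilde A-\widetilde AC_\iota F\|_2 .
\]
Split $C_\iota$. The part with $C'_\iota$ has norm at most $\|[C'_\iota,G]\|_2\le\Theta\|C'_\iota\|_2$ by \eqref{eq:compress} and Lemma~\ref{lem:comm}. The part with $C''_\iota$ has norm at most $4\|C''_\iota\|_2$ because $\|\widetilde A\|_\infty\le2$. By \eqref{eq:Ctrunc}, $|S_1-S_2|\le2\Theta K+8\delta K$.

\emph{From $S_2$ to $S_3$.} We have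
\[
S_2-S_3=\sum_\iota\tau\big((\widetilde A-A)B_\iota\widetilde AC_\iota\big)+\sum_\iota\tau\big(AB_\iota(\widetilde A-A)C_\iota\big),
\]
so Lemma~\ref{lem:swap} with \eqref{eq:Atrunc} gives $|S_2-S_3|\le(4+2)\sqrt{\mu Kk}$.

\emph{From $S_3$ to $-N$.} Since $R_\iota A=B_\iota+AB_\iota A$, we have $S_3+N=\sum_\iota\tau(R_\iota AC_\iota)$ and $\|R_\iota A\|_2\le2\|B_\iota\|_2$. The terms with $C''_\iota$ contribute at most $2\delta K$ by \eqref{eq:Ctrunc}. By Lemma~\ref{lem:anti} and \eqref{eq:hyper},
\[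
|\tau(R_\iota AC'_\iota)|\le\|R_\iota\|_{4/3}\|C'_\iota\|_4\le8I_j^{3/4}\,3^{d/2}I_j^{1/2},
\]
and the sum over $\iota$, three values of $a$ for each $j$, is at most $24\cdot3^{d/2}\varepsilon^{1/4}K$.

Adding the four bounds, $2N\le13\sqrt{\mu Kk}+10\delta K+2\Theta K+24\cdot3^{d/2}\varepsilon^{1/4}K$. Insert $\sqrt{\mu Kk}=K\sqrt{k/D}$, $3^{d/2}\le(100D/d)^d$ and $\sqrt\varepsilon\le\varepsilon^{1/4}$.
\end{proof}

\section{Choice of scale: proof of Theorem~\ref{thm:main}}\label{sec:scale}

Proposition~\ref{prop:N} makes $N(k)$ a small fraction of $K$, and we need a scale $k$ at which this is false. The single scale $k=2H$ is wasteful: \eqref{eq:markov} gives only $N(2H)\ge V/(2e)=K/(2eH)$, to beat this one needs $D$ of order $H^3$ and $d$ of order $H\log H$, and then $d\log(100D/d)$ is of order $H\log^2H$. Dyadic scales $k_i=2^{1-i}H$ remove the logarithms. At some scale $N(k_i)$ is at least a constant times $4^{-i}K$; accuracy $4^{-i}$ requires $D/k_i$ of order $16^i$ and $d/k_i$ of order $1+i$,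 so $d\log(100D/d)$ is of order $(1+i)^22^{-i}H=O(H)$. Here it matters that the exponent in Lemma~\ref{lem:comm} is $d$ and not $D$, since $D$ is of order $8^iH$.

\begin{proof}[Proof of Theorem~\ref{thm:main}]
Suppose that $H<\frac1{704}\log\frac1\varepsilon$, so that $e^{176H}\varepsilon^{1/4}\le1$.

\emph{A scale with much weight.} Let $m=\lfloor\log_2(2H)\rfloor$ and $k_i=2^{1-i}H$ for $0\le i\le m$. Then $k_i\ge1$ and $k_m/2<1$, so the intervals $(k_i/2,k_i]$ cover $[1,2H]$, and the numbers $p_i=\mathbb P(k_i/2<|s|\le k_i)$ satisfy $\sum_ip_i\ge\frac12$ by \eqref{eq:markov}. Since $\sum_{i}0.2\cdot2^{-i}\le0.4$, there is an $i$ with $p_i>0.2\cdot2^{-i}$. Fix it and write $k=k_i$. The function $xe^{-x}$ increases on $[\frac12,1]$ and is at least $\frac12e^{-1/2}>0.3$ there, so $N(k)\ge0.3\,kVp_i$. With $kV=2^{1-i}K$,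
\begin{equation}\label{eq:lower}
2N(k)>0.24\cdot4^{-i}K .
\end{equation}

\emph{The upper bound.} Apply Proposition~\ref{prop:N} with $D=\lceil27000\cdot16^ik\rceil$ and $d=\lceil(5+2i)k\rceil\le D$. We show that each of the three terms in the bracket is at most $0.08\cdot4^{-i}$. First, $13\sqrt{k/D}\le\frac{13}{\sqrt{27000}}4^{-i}<0.08\cdot4^{-i}$. Second, $10e^{-d/k}\le10e^{-5}e^{-2i}<0.08\cdot4^{-i}$. For the third, $k\ge1$ gives $D\le27001\cdot16^ik$ and $5k\le d\le(6+2i)k$, so $100D/d\le540020\cdot16^i\le e^{14+3i}$ and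
\[
(100D/d)^d\le\exp\big(2H\,g(i)\big),\qquad g(i)=2^{-i}(6+2i)(14+3i).
\]
Since $g(i+1)/g(i)\le\frac12\cdot\frac86\cdot\frac{17}{14}<1$, we have $g(i)\le g(0)=84$. Also $4^i\le4^m\le4H^2$, and $1300H^2\le e^8e^{2(H-1)}\le e^{8H}$ because $1\le H\le e^{H-1}$. Hence
\[
\frac{26\,(100D/d)^d\varepsilon^{1/4}}{0.08\cdot4^{-i}}\le1300H^2e^{168H}\varepsilon^{1/4}\le e^{176H}\varepsilon^{1/4}\le1 .
\]
Thus $2N(k)\le0.24\cdot4^{-i}K$, which contradicts \eqref{eq:lower}.
\end{proof}

\section{Balanced tribes: proof of Theorem~\ref{thm:sharp}(a)}\label{sec:tribes}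

By \eqref{eq:diag} it suffices to find a balanced Boolean function with all influences at most $8(1+\log_2n)/n$. We take an OR of ANDs on disjoint blocks, in which a bit matters only if the rest of its block is unanimous, and then correct it on a small set to make it exactly balanced.

Let $w\ge1$ be the largest integer with $w2^w\le n$; it exists because $n\ge2$. Put $\rho=2^{-w}\le\frac12$ and let $m$ be the largest integer with $(1-\rho)^m\ge\frac12$. Then $m\ge1$, and $\frac12\le e^{-\rho m}$ gives $m\le2^w$, so $wm\le n$. Choose $m$ disjoint blocks of $w$ bits, and let $f(x)=1$ if all bits of some block equal $1$, and $f(x)=0$ otherwise. By the maximality of $m$,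
\[
\tfrac12\le\Pr(f=0)=(1-\rho)^m<\frac1{2(1-\rho)}=\frac12+\frac\rho{2(1-\rho)}\le\frac12+\rho .
\]
Flipping bit $j$ can change $f$ only if $j$ lies in a block whose other $w-1$ bits equal $1$, so $\operatorname{Inf}_j(f)\le2\rho$.

The number $\Pr(f=0)-\frac12\in[0,\rho]$ is a multiple of $2^{-n}$, so there is a set $S\subset\{f=0\}$ of exactly this measure. Let $f'=1$ on $S$ and $f'=f$ elsewhere. Then $T=T_{f'}$ is balanced. If $f'(x)\ne f'(x^{\oplus j})$, then $f(x)\ne f(x^{\oplus j})$ or one of the two points lies in $S$, so $\operatorname{Inf}_j(f')\le2\rho+2\Pr(S)\le4\rho$ and $\|d_jT\|_2^2\le\rho$. Finally $(w+1)2^{w+1}>n$ by the maximality of $w$, and $w\le\log_2n$ because $2^w\le n$, so $\rho<2(1+\log_2n)/n$. \qed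

\begin{thebibliography}{9}

\bibitem{King}
King, Comm. Math. Phys. 328 (2014).

\bibitem{MO}
Montanaro and Osborne, \emph{Quantum Boolean functions}, Chicago J. Theoret. Comput. Sci. 2010.

\bibitem{QT}
\emph{Quantum Talagrand-Type Inequalities},
\texttt{https://api.emergentmind.com/topics/}\allowbreak\texttt{quantum-talagrand-type-inequalities}

\end{thebibliography}
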